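# The number of cozero sets bounds the weight of every compatible uniformity

We work in ZFC. All spaces are Tychonoff (completely regular and Hausdorff), and $\mathfrak c=2^{\omega}$.

## Uniformities on a compact space and finite cozero covers

A **cozero set** of $X$ is a set $\operatorname{coz} f=\{x: f(x)\neq 0\}$ with $f:X\to[0,1]$ continuous, and $z(X)$ is the number of cozero sets of $X$. Cozero sets form a base of a Tychonoff space: if $x\in O$ with $O$ open, there is a continuous $f$ with $f(x)=1$ and $f=0$ off $O$, and then $x\in\operatorname{coz}f\subseteq O$. In a metrizable space every open set is cozero, so $z(\mathbb R)=\mathfrak c$. In a discrete space of size $\kappa$ every subset is cozero, so $z=2^\kappa$.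

A **uniformity** $\mathcal U$ on $X$ is a filter of sets $U\subseteq X\times X$, called entourages, such that each contains the diagonal $\Delta_X$, the inverse of an entourage is an entourage, and for every $U\in\mathcal U$ there is $V\in\mathcal U$ with $V\circ V\subseteq U$. The entourage $V$ may be taken symmetric. It is Hausdorff if $\bigcap\mathcal U=\Delta_X$. Put $U[x]=\{y:(x,y)\in U\}$. The uniformity is **compatible** with the topology of $X$ if for each $x$ the sets $U[x]$, $U\in\mathcal U$, form a neighborhood base at $x$; on a Hausdorff space such a uniformity is Hausdorff. The **uniform weight** $w(X,\mathcal U)$ is the least cardinality of a base of $\mathcal U$, that is, of a subfamily such that every entourage contains a member of it. For example, a metric $d$ gives a uniformity with the base $\{d<1/n\}$, $n\ge1$. So the usual uniformity of $\mathbb R$ has weight at most $\omega$, while $z(\mathbb R)=\mathfrak c$.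

If $X$ is finite, $\{\Delta_X\}$ is a base of its only Hausdorff uniformity, so $w(X,\mathcal U)\le 1\le z(X)$. If $X$ is infinite, then $z(X)$ is infinite: distinct points lie in different collections of cozero sets, so $|X|\le 2^{z(X)}$.

**Compact case.** If $X$ is compact and $\mathcal U$ is a compatible uniformity on $X$, then $w(X,\mathcal U)\le z(X)$.

*Proof.* We may assume that $X$ is infinite. We show that the sets $\bigcup_{i\le k}W_i\times W_i$, where $W_1,\dots,W_k$ are cozero sets covering $X$, form a base of $\mathcal U$. There are at most $z(X)$ of them, because an infinite set has as many finite subsets as elements.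

First, each entourage $U$ contains such a set. Choose a symmetric $V\in\mathcal U$ with $V\circ V\subseteq U$, and for each $x$ a cozero set $W_x$ with $x\in W_x\subseteq V[x]$. If $y,y'\in W_x$, then $(y,x),(x,y')\in V$, so $(y,y')\in U$. Thus $W_x\times W_x\subseteq U$. A finite subcover of $\{W_x\}$ gives the set we want.

Second, each such set $N$ is an entourage. It is open and contains $\Delta_X$. For each $x$ choose an open $O_x\ni x$ with $O_x\times O_x\subseteq N$, and a symmetric $V_x\in\mathcal U$ with $(V_x\circ V_x)[x]\subseteq O_x$. The interiors of the sets $V_x[x]$ cover $X$, so finitely many sets $V_{x_i}[x_i]$ cover $X$. Let $V=\bigcap_i V_{x_i}\in\mathcal U$. If $(x,y)\in V$, pick $i$ with $x\in V_{x_i}[x_i]$. Then $y\in(V_{x_i}\circ V_{x_i})[x_i]\subseteq O_{x_i}$, and $x\in V_{x_i}[x_i]\subseteq O_{x_i}$, so $(x,y)\in N$. Hence $V\subseteq N$ and $N\in\mathcal U$. $\blacksquare$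

Another case is immediate. If $X$ is discrete of infinite size $\kappa$, then there are only $2^{\kappa\cdot\kappa}=2^\kappa=z(X)$ subsets of $X\times X$, so $w(X,\mathcal U)\le z(X)$.

Does $w(X,\mathcal U)\le z(X)$ hold for *every* Tychonoff space $X$ and every compatible $\mathcal U$? The paper "An Upper Bound for the Weight of the Fine Uniformity" (https://www.mdpi.com/2227-7390/13/15/2511) is the source of this question. The bound it starts from is $w(X,\mathcal U)\le z(X\times X)$, and it asks whether $z(X\times X)$ may be replaced by $z(X)$. The answer is yes.

**Main Theorem.** Let $X$ be an infinite Tychonoff space.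

1. $X$ carries at most $z(X)$ (in fact exactly $z(X)$) continuous pseudometrics.
2. $w(X,\mathcal U)\le z(X)$ for every compatible uniformity $\mathcal U$ on $X$.

With the remark on finite spaces, the inequality then holds for all Tychonoff $X$.

## From entourages to pseudometrics, and the Lindelöf case

The compact proof used compactness twice: for a finite subcover, and to know that every neighborhood of the diagonal is an entourage. The second use is repaired by pseudometrics. A pseudometric $d$ on $X$ is **continuous** if it is continuous on $X\times X$, and **$\mathcal U$-uniformly continuous** if $\{d<\varepsilon\}\in\mathcal U$ for every $\varepsilon>0$. The second property implies the first when $\mathcal U$ is compatible, because $|d(x,y)-d(x',y')|\le d(x,x')+d(y,y')$. For example, $d(x,y)=|f(x)-f(y)|$ is a continuous pseudometric whenever $f:X\to[0,1]$ is continuous. We recall a textbook fact (Engelking, *General Topology*, 8.1.10 and 8.1.11):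

> For every $U\in\mathcal U$ there is a $\mathcal U$-uniformly continuous pseudometric $d$ with $\{d<1\}\subseteq U$.

Since then $\{d<1\}\in\mathcal U$, we get:
$$\{\{d<1\}: d\text{ a }\mathcal U\text{-uniformly continuous pseudometric}\}\ \text{ is a base of }\ \mathcal U. \tag{1}$$
Each $\{d<1\}$ is a cozero set of $X\times X$, and this proves $w(X,\mathcal U)\le z(X\times X)$. The estimate $w(X,\mathcal U)\le z(X)$ needs a sharper count: **it suffices to show that $X$ carries at most $z(X)$ continuous pseudometrics.**

To count them, we code $d$ by cozero sets of $X$ itself. The *$d$-topology* is generated by the $d$-balls. The quotient of $(X,d)$ that identifies $x,y$ when $d(x,y)=0$ is a metric space, and the quotient map is continuous on $X$. The $d$-open sets are the preimages of open sets of this metric space, so each is cozero in $X$ (this is fact (a) below).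

For rational $q>0$ let $E_q=\{(x,y):d(x,y)<q\}$. It is open in the product of the $d$-topologies. So if $\mathcal W$ is any base of the $d$-topology,
$$E_q=\bigcup\{W\times W':(W,W')\in R_q\},\qquad R_q=\{(W,W')\in\mathcal W^2:W\times W'\subseteq E_q\}. \tag{2}$$
Since $d(x,y)=\inf\{q:(x,y)\in E_q\}$, the pseudometric $d$ is determined by $\mathcal W$ and the countably many relations $R_q$.

**The Lindelöf case, up to an exponent.** If $X$ is infinite and Lindelöf, the metric quotient is Lindelöf, hence has a countable base. So $d$ is coded by a sequence of cozero sets of $X$ and, for each $q$, a subset of $\omega\times\omega$. This gives at most $z(X)^\omega\cdot\mathfrak c^{\omega}=z(X)^\omega$ continuous pseudometrics.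

So even for Lindelöf spaces the bound needs the equation $z(X)^\omega=z(X)$. For general $X$ no countable base of the $d$-topology need exist. Stone's theorem will supply a base consisting of countably many *disjoint* families of cozero sets with cozero unions, and we will have to count those families. Thus there are two tasks:

- to prove $z(X)^\omega=z(X)$ for infinite $X$ (Lemma 1 below);
- to prove that there are at most $z(X)$ disjoint open families with cozero union (Lemma 2 and Corollary 3 below).

## Five facts about cozero sets

**(a)** *Countable unions and finite intersections of cozero sets are cozero, and so are preimages of open subsets of metrizable spaces under continuous maps.* Use $\sum_n2^{-n-1}f_n$ and products. For a continuous $h:X\to M$ and an open $O\subsetneq M$, use $x\mapsto\min(1,\rho(h(x),M\setminus O))$; for $O=M$ use the constant $1$.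

**(b)** *If $E=\operatorname{coz}g$ is cozero in $X$, the cozero sets of the space $E$ are exactly the cozero sets of $X$ contained in $E$. In particular $z(E)\le z(X)$.* If $C\subseteq E$ is cozero in $X$, restrict the function to $E$. Conversely, for continuous $h:E\to[0,1]$, the function equal to $gh$ on $E$ and $0$ off $E$ is continuous: on the open set $E$ this is clear, and at a point off $E$ it follows because the function lies between $0$ and $g$. Its cozero set is $\operatorname{coz}h$, since $g>0$ on $E$.

**(c)** *If $E=\bigcup_iE_i$ with each $E_i$ cozero in $E$, then $z(E)\le\prod_iz(E_i)$. If $(E_n)_n$ is a countable disjoint family of cozero subsets of $X$, then $\prod_nz(E_n)\le z(X)$.* A cozero set of $E$ is determined by its traces on the $E_i$, which are cozero in $E_i$. For the second part, map a sequence $(C_n)_n$ of cozero sets $C_n$ of $E_n$ to $\bigcup_nC_n$. This set is cozero in $X$ by (b) and (a), and it determines each $C_n$ by disjointness.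

**(d)** *If $Q$ is a partition of a space $D$ into nonempty open sets, then $z(D)=\prod_{V\in Q}z(V)$, with no restriction on $|Q|$. In particular $2^{|Q|}\le z(D)$.* Each $V\in Q$ is clopen, since its complement is a union of open sets. Hence a function on $D$ is continuous as soon as it is continuous on each $V$, and cozero sets of $D$ correspond to arbitrary choices of one cozero set in each $V$. Each $V\ne\emptyset$ has the two cozero sets $\emptyset,V$, so $z(V)\ge2$.

**(e)** *If $X$ is infinite, then $z(X)\ge\mathfrak c$.* We first show that an infinite Hausdorff space has an infinite sequence of disjoint nonempty open sets. It is enough to see that each infinite open $U$ contains a nonempty open $V$ with $U\setminus\overline V$ infinite; then iterate, replacing $U$ by $U\setminus\overline V$. Take distinct points of $U$ with disjoint open neighborhoods $V_1,V_2\subseteq U$. If $U\setminus\overline{V_1}$ is infinite, let $V=V_1$. Otherwise $V_2\subseteq U\setminus\overline{V_1}$ is finite, open and nonempty, so it contains an isolated point $y$; let $V=\{y\}$, which is closed. Now shrink the sets of the sequence to nonempty cozero sets. Their $2^\omega$ subfamilies have distinct unions, all cozero.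

In (c) the word "countable" matters. Let $D$ be an uncountable discrete set and let $\alpha D=D\cup\{\infty\}$ be its one-point compactification. A cozero set missing $\infty$ is a countable union of sets $\{f\ge1/n\}$, which are compact subsets of $D$, hence finite. So it is countable. Thus the singletons of $D$ are disjoint cozero sets, but the union of uncountably many of them is not cozero. In (d) this cannot happen, because $D$ there is the topological sum of the pieces. This is why we shall insist on cozero unions.

## Countable sequences of cozero sets: $z(A)^\omega=z(A)$

**Lemma 1.** If $A$ is an infinite Tychonoff space, then $z(A)^\omega=z(A)$.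

**Why one cannot simply spread a sequence over disjoint pieces.** If $A$ has infinitely many disjoint cozero sets $E_n$ with $z(E_n)=z(A)$, then (c) gives $z(A)^\omega\le z(A)$ at once. But such pieces need not exist. Take $\alpha D$ with $|D|=\kappa=\kappa^\omega>\mathfrak c$, for instance $\kappa=2^{\mathfrak c}$. Its cozero sets are the countable subsets of $D$ ($\kappa^\omega=\kappa$ of them) and the sets containing $\infty$ with finite complement ($\kappa$ of them), so $z(\alpha D)=\kappa$. Of two disjoint cozero sets, one misses $\infty$, so it is countable and discrete and has $z\le\mathfrak c<\kappa$. All the complexity sits at one point, $\infty$.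

But a sequence of cozero sets of $\alpha D$ is still easy to code. Let $C_n=\operatorname{coz}f_n$ and $F=(f_n)_n:\alpha D\to[0,1]^\omega$. On the fiber $F^{-1}(F(\infty))$ every $f_n$ is constant, so there each $C_n$ is all or nothing, and the point $F(\infty)$ says which. Off this fiber lies a cozero set missing $\infty$, so a countable set, on which there are few cozero sets. The proof does this in general: a sequence of cozero sets produces a map into the Hilbert cube, and the places where the complexity is maximal form a finite set of points of the cube.

*Proof of Lemma 1.* Suppose the lemma fails. Choose an infinite Tychonoff space $A$ with $z(A)^\omega>z(A)=:\mu$ and $\mu$ minimal. By (e), $\mu\ge\mathfrak c$. Let $K=[0,1]^\omega$ with a compatible metric $\rho\le1$. Let $(C_n)_{n\in\omega}$ be any sequence of cozero sets of $A$. Choose continuous $f_n:A\to[0,1]$ with $C_n=\operatorname{coz}f_n$, and let $F=(f_n)_n:A\to K$. By (a) and (b), $F^{-1}(O)$ is cozero and $z(F^{-1}(O))\le\mu$ for every open $O\subseteq K$. Let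
$$B=\{y\in K: z(F^{-1}(O))=\mu\text{ for every open }O\ni y\}.$$

**Step 1: $B$ is finite.** This step uses $\mu^\omega>\mu$ to confine the complexity to finitely many points. Suppose that $B$ is infinite. By the first part of the proof of (e), applied to $B$, there are infinitely many disjoint nonempty relatively open subsets of $B$; one point from each gives an infinite relatively discrete set $\{b_n:n\in\omega\}$. Let $r_n=\rho(b_n,\{b_m:m\ne n\})>0$. The balls of radius $\frac12r_n$ about $b_n$ are pairwise disjoint: a common point of the $n$th and $m$th would give $\rho(b_n,b_m)<\frac12(r_n+r_m)\le\max(r_n,r_m)\le\rho(b_n,b_m)$. Their preimages are disjoint cozero sets of $A$, each with $z=\mu$ because $b_n\in B$. By (c), $\mu^\omega\le z(A)=\mu$, a contradiction.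

**Step 2: $B\ne\emptyset$.** This step makes the distance to $B$ meaningful. If $B=\emptyset$, every point of $K$ has an open neighborhood $O$ with $z(F^{-1}(O))<\mu$. By compactness $A$ is a finite union of cozero sets with $z<\mu$. A finite product of cardinals smaller than the infinite cardinal $\mu$ is smaller than $\mu$, so $z(A)<\mu$ by (c), a contradiction.

**Step 3: away from $B$ there are few sequences.** This step shows $z(E)^\omega\le\mu$ for the cozero set $E=F^{-1}(K\setminus B)$. Put $g(y)=\rho(y,B)$, and for $n\ge-1$
$$R_n=\{y\in K:2^{-n-2}<g(y)<2^{-n}\},\qquad E_n=F^{-1}(R_n).$$
The intervals $(2^{-n-2},2^{-n})$, $n\ge-1$, cover $(0,1]$, and $g>0$ exactly off the finite, hence closed, set $B$. So $E=\bigcup_{n\ge-1}E_n$. Intervals whose indices are distinct and of the same parity are disjoint, so the $E_n$ with $n$ of a fixed parity are pairwise disjoint.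

The set $R_n$ lies in the compact set $\{g\ge2^{-n-2}\}$, which misses $B$. So $R_n$ is covered by finitely many open $O$ with $z(F^{-1}(O))<\mu$. Then $E_n$ is the union of the finitely many cozero sets $E_n\cap F^{-1}(O)$, each with $z\le z(F^{-1}(O))<\mu$ by (b). Hence $z(E_n)<\mu$ by (c).

If $E_n$ is infinite, minimality of $\mu$ gives $z(E_n)^\omega=z(E_n)$. If $E_n$ is finite, then $z(E_n)$ is finite and $z(E_n)^\omega\le\mathfrak c$. In both cases $z(E_n)^\omega\le\mathfrak c\cdot z(E_n)$. Therefore, using (c) in both directions,
$$z(E)^\omega\le\prod_{n}z(E_n)^\omega\le\mathfrak c^\omega\cdot\prod_{n\text{ even}}z(E_n)\cdot\prod_{n\text{ odd}}z(E_n)\le\mathfrak c\cdot\mu\cdot\mu=\mu. \tag{3}$$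

**Step 4: counting all sequences.** This step shows that there are at most $\mu$ sequences, which is the contradiction. The objects $F,B,E$ depend on $(C_n)$ and the chosen $f_n$; the space $A$ and the cardinal $\mu$ do not. Enumerate $B=\{y_1,\dots,y_k\}$. On $F^{-1}(y_i)$ the function $f_n$ has the constant value $(y_i)_n$, and $A$ is the union of $E$ and these fibers. So
$$C_n=(C_n\cap E)\cup\bigcup\{F^{-1}(y_i):(y_i)_n>0\}.$$
Hence $(C_n)$ is determined by the following data:

- the number $k$ and the tuple $(y_1,\dots,y_k)\in K^k$: at most $\mathfrak c$ possibilities in total;
- the sets $A\setminus F^{-1}(y_i)$, $i\le k$, which are cozero by (a): at most $\mu$ possibilities, and these determine the fibers and $E$;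
- the sequence $(C_n\cap E)_n$ of cozero subsets of $E$: for a given $E$ that arises, at most $z(E)^\omega\le\mu$ possibilities by (3).

So the number $\mu^\omega$ of all sequences is at most $\mathfrak c\cdot\mu\cdot\mu=\mu$, contradicting the choice of $A$. $\blacksquare$

## Partitions into open sets

Let $p(D)$ be the number of partitions of $D$ into nonempty open sets. For a discrete $D$ of infinite size $\kappa$, $p(D)$ is at most the number $2^{\kappa}$ of relations on $D$, and $z(D)=2^\kappa$, so $p(D)\le z(D)$.

**Lemma 2.** An infinite Tychonoff space $D$ has at most $z(D)$ partitions into nonempty open sets.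

**Where the direct count stops.** A partition $Q$ of size $\kappa$ is a set of $\kappa$ cozero sets, so there are at most $z(D)^\kappa$ of these, and (d) tells us that $2^\kappa\le z(D)$. If $\kappa\le\omega$, Lemma 1 finishes. For larger $\kappa$, though, $2^\kappa\le\mu$ does not imply $\mu^\kappa\le\mu$, even for values $\mu=z(D)$ that do occur. Let $\mu=\beth_{\omega_1}$. A function $\omega\to\mu$ is bounded below $\mu$, because $\mu$ has cofinality $\omega_1$. So $\mu^\omega\le\sum_{\alpha<\omega_1}\beth_\alpha^{\,\omega}\le\sum_{\alpha<\omega_1}\beth_{\alpha+1}=\mu$, while $\mu^{\omega_1}>\mu$ by König's theorem. Let $D$ be the topological sum of $\{0,1\}^\mu$ and a discrete space of size $\omega_1$. We shall see in the proof of Proposition A that $z(\{0,1\}^\mu)=\mu$. So by (d) $z(D)=\mu\cdot2^{\omega_1}=\mu$, since $2^{\omega_1}\le\beth_2<\mu$. This $D$ has partitions of size $\omega_1$, and the direct estimate for their number is $\mu^{\omega_1}>\mu$.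

The estimate is wasteful because it lets all $\omega_1$ pieces be complicated at once. By (d), $\prod_{V\in Q}z(V)=z(D)$, so if many pieces $V$ had $z(V)=\mu$, then $\mu$ raised to the number of those pieces would still be at most $\mu$. In that case the direct count is good enough for those pieces. In a minimal counterexample, the pieces that themselves violate the lemma are of this kind. The remaining pieces satisfy the lemma and are counted all together, *without* listing them: we use $Q$ only to bound the number of **all** partitions of their union.

*Proof of Lemma 2.* Call a space $D$ *bad* if it is infinite, Tychonoff, and $p(D)>z(D)$. Suppose bad spaces exist, and take a bad $D$ with $\mu:=z(D)$ minimal. By Lemma 1 and (e), $\mu^\omega=\mu\ge\mathfrak c$. Let $Q$ be any partition of $D$ into nonempty open sets, and put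
$$Q_b=\{V\in Q:V\text{ bad}\},\qquad Q_g=Q\setminus Q_b,\qquad G=\bigcup Q_g .$$
All members of $Q$, and also $G$, are clopen in $D$, hence cozero.

**Step 1: $\mu^{|Q_b|}\le\mu$.** This step says that the bad pieces are few enough for a direct count. For $V\in Q_b$ we have $z(V)\le\mu$ by (b), and $z(V)\ge\mu$ by minimality, so $z(V)=\mu$. By (d), $\mu^{|Q_b|}=\prod_{V\in Q_b}z(V)\le\prod_{V\in Q}z(V)=z(D)=\mu$.

**Step 2: $p(G)\le\mu$.** This step counts all partitions of the good part, using $Q_g$ as a fixed grid. First, for $V\in Q_g$,
$$p(V)\le z(V)^\omega. \tag{4}$$
If $V$ is finite, then $p(V)<\omega<\mathfrak c\le z(V)^\omega$, since $z(V)\ge2$. If $V$ is infinite, then $p(V)\le z(V)$ because $V$ is not bad.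

Let $P$ be a partition of $G$ into nonempty open sets. For $V\in Q_g$ let $P_V=\{W\cap V:W\in P\}\setminus\{\emptyset\}$, a partition of $V$ into nonempty open sets, and let $S=\bigcup_{V\in Q_g}P_V$, a partition of $G$ into nonempty open sets. Each member of $S$ lies in exactly one member of $P$, and each $W\in P$ is the union of the members of $S$ inside it. So $P$ is determined by the family $(P_V)_{V\in Q_g}$ and the equivalence relation on $S$ of lying in the same member of $P$.

- By (4), (d), (b) and Lemma 1, the number of families $(P_V)$ is at most $\prod_{V\in Q_g}p(V)\le\big(\prod_{V\in Q_g}z(V)\big)^\omega=z(G)^\omega\le\mu^\omega=\mu$.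
- Given $(P_V)$, and hence $S$, the number of equivalence relations on $S$ is finite if $S$ is finite. If $S$ is infinite, it is at most $2^{|S\times S|}=2^{|S|}\le z(G)\le\mu$, by (d) applied to the partition $S$ of $G$.

Hence $p(G)\le\mu\cdot\mu=\mu$. (If $Q_g=\emptyset$, then $G=\emptyset$ and $p(G)=1$.)

**Step 3: counting all $Q$.** This step combines the two counts into $p(D)\le\mu$. The partition $Q$ is determined by $G$, $Q_g$ and $Q_b$.

- $G$ is a cozero set of $D$: at most $\mu$ choices.
- Given a $G$ which arises from some $Q$, the set $Q_g$ is a partition of $G$ into nonempty open sets: at most $p(G)\le\mu$ choices by Step 2.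
- $Q_b$ is a set of $\lambda$ cozero sets of $D$ for some cardinal $\lambda$. By Step 1, each $\lambda$ that occurs satisfies $\mu^\lambda\le\mu$, so for this $\lambda$ there are at most $\mu^\lambda\le\mu$ choices. Moreover $\lambda<2^\lambda\le\mu^\lambda\le\mu$, so at most $\mu$ cardinals $\lambda$ occur. Altogether there are at most $\mu\cdot\mu=\mu$ choices.

So $p(D)\le\mu=z(D)$, contradicting badness. $\blacksquare$

**Corollary 3.** For infinite Tychonoff $X$, let $\mathcal F$ be the set of all pairwise disjoint families of nonempty open subsets of $X$ whose union is cozero in $X$. Then $|\mathcal F|\le z(X)$.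

*Proof.* There are at most $z(X)$ possible unions $D$. A family with union $D$ is a partition of $D$ into nonempty open sets. There are at most $z(D)\le z(X)$ of these if $D$ is infinite, by Lemma 2 and (b), and finitely many if $D$ is finite. So $|\mathcal F|\le z(X)\cdot z(X)=z(X)$. $\blacksquare$

## Counting continuous pseudometrics

We now prove the Main Theorem. Let $X$ be infinite and $\mu=z(X)$, so $\mu^\omega=\mu\ge\mathfrak c$ by Lemma 1 and (e). We use A. H. Stone's theorem (Engelking, *General Topology*, 4.4.1): every open cover of a metrizable space has a $\sigma$-discrete open refinement. Here a family is discrete if each point has a neighborhood meeting at most one of its members. Such a family is pairwise disjoint, and a cover is $\sigma$-discrete if it is a countable union of discrete families.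

**Step 1: a base made of countably many members of $\mathcal F$.** This step replaces the countable base of the Lindelöf case. Let $d$ be a continuous pseudometric on $X$. For $m\ge1$, apply Stone's theorem in the metric quotient of $(X,d)$ to the cover by balls of radius $1/(3m)$. Pull the refinement back to $X$ and discard empty sets. This gives families $\mathcal W_{m,n}$ ($n\in\omega$) of nonempty $d$-open sets such that:

- every member has $d$-diameter $<1/m$ (indeed at most $2/(3m)$);
- $\bigcup_n\mathcal W_{m,n}$ covers $X$;
- each $\mathcal W_{m,n}$ is discrete in the $d$-topology, hence pairwise disjoint.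

The union of $\mathcal W_{m,n}$ is $d$-open, hence cozero in $X$, so $\mathcal W_{m,n}\in\mathcal F$. The family $\mathcal W=\bigcup_{m,n}\mathcal W_{m,n}$ is a base of the $d$-topology: if $x\in V$ with $V$ $d$-open, and the $d$-ball of radius $1/m$ about $x$ lies in $V$, then any $W\in\bigcup_n\mathcal W_{m,n}$ with $x\in W$ satisfies $W\subseteq V$.

**Step 2: at most $\mu$ continuous pseudometrics.** This step counts the codes. By (2), $d$ is determined by $(\mathcal W_{m,n})_{m,n}$ and $(R_q)_q$, where $q$ runs over the positive rationals.

- By Corollary 3 there are at most $\mu^\omega=\mu$ choices of $(\mathcal W_{m,n})_{m,n}$.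
- By (d) and (b), $2^{|\mathcal W_{m,n}|}\le z\big(\bigcup\mathcal W_{m,n}\big)\le\mu$. Hence $2^{|\mathcal W|}\le\prod_{m,n}2^{|\mathcal W_{m,n}|}\le\mu^\omega=\mu$. Therefore $2^{|\mathcal W\times\mathcal W|}\le\mu$: it is finite if $\mathcal W$ is finite, and equals $2^{|\mathcal W|}$ otherwise. So, given $(\mathcal W_{m,n})_{m,n}$, there are at most $\mu$ choices for each $R_q\subseteq\mathcal W\times\mathcal W$, and at most $\mu^\omega=\mu$ choices of $(R_q)_q$.

Thus $X$ carries at most $\mu\cdot\mu=\mu$ continuous pseudometrics.

**Step 3: the bound on $w(X,\mathcal U)$.** This step proves part 2. Let $\mathcal U$ be a compatible uniformity. By (1) the sets $\{d<1\}$, with $d$ a $\mathcal U$-uniformly continuous pseudometric, form a base of $\mathcal U$. Such $d$ are continuous, so by Step 2 this base has cardinality at most $\mu=z(X)$.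

**Step 4: at least $\mu$ continuous pseudometrics.** This step proves the word "exactly" in part 1. Let $N$ be the number of continuous pseudometrics. Then $N\ge\mathfrak c$: take a nonconstant continuous $f:X\to[0,1]$, the nonzero pseudometric $|f(x)-f(y)|$, and all its positive multiples. For each cozero $U$ choose $f_U:X\to[0,1]$ continuous with $U=\operatorname{coz}f_U$, and let $d_U(x,y)=|f_U(x)-f_U(y)|$. Suppose $d=d_U$ is given. The classes of the relation $d(x,y)=0$ are the nonempty fibers of $f_U$, so there are at most $\mathfrak c$ of them. The set $X\setminus U=f_U^{-1}(0)$ is empty or one of these classes. So at most $\mathfrak c$ sets $U$ give the same $d$, and $z(X)\le N\cdot\mathfrak c=N$. $\blacksquare$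

## The values at which the bound is attained

**Proposition A.** For an infinite cardinal $\mu$ the following are equivalent:

(i) there are an infinite Tychonoff $X$ and a compatible $\mathcal U$ with $w(X,\mathcal U)=z(X)=\mu$;

(ii) $\mu^\omega=\mu$.

So the bound $z(X)$ is best possible at every cardinal that can be a value of $z$ on an infinite Tychonoff space.

*Proof.* (i)$\Rightarrow$(ii) is Lemma 1. For (ii)$\Rightarrow$(i), note $\mu=\mu^\omega\ge\mathfrak c$, and let $X=\{0,1\}^\mu$ with its unique compatible uniformity $\mathcal U$ (a compact Hausdorff space has exactly one).

**Step 1: $z(X)=\mu$.** First we count clopen sets. A clopen set is compact, hence a finite union of basic open sets, and there are $\mu$ basic open sets; so there are at most $\mu$ clopen sets. The sets $\{x:x_\alpha=1\}$, $\alpha<\mu$, are $\mu$ distinct ones. A cozero set is open, and it is $\sigma$-compact because it is the union of the compact sets $\{f\ge1/n\}$. Each of these compact sets is covered by finitely many basic clopen sets inside the cozero set. So every cozero set is a countable union of clopen sets, and $\mu\le z(X)\le\mu^\omega=\mu$.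

**Step 2: $w(X,\mathcal U)\ge\mu$.** This step turns a base of $\mathcal U$ into a base of the topology. Suppose that $\mathcal U$ has a base of cardinality $\lambda$. We may take its members symmetric and open in $X\times X$, since the symmetric open entourages form a base of any uniformity. For each basic $U$ choose a finite cover of $X$ by sets $U[x]$; these are open. All the chosen sets form a base of the topology: let $x\in V$ with $V$ open, choose $U'\in\mathcal U$ with $U'[x]\subseteq V$ and a basic $U$ with $U\circ U\subseteq U'$, and let $U[x_i]$ be a chosen set containing $x$. If $y\in U[x_i]$, then $(x,x_i),(x_i,y)\in U$, so $(x,y)\in U'$ and $y\in V$. So $x\in U[x_i]\subseteq V$, and the topology has a base of cardinality at most $\lambda\cdot\omega$.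

Each of the $\mu$ clopen sets of the compact space $X$ is a finite union of members of that base, so $\mu\le\lambda\cdot\omega$. Since $\mu\ge\mathfrak c>\omega$, we get $\lambda\ge\mu$.

Thus $w(X,\mathcal U)\ge\mu=z(X)$, and equality holds by the Main Theorem. $\blacksquare$

## A space with $z(X)<z(X\times X)$

**Proposition B.** There is a Tychonoff space $X$ with $z(X)=\mathfrak c<2^{\mathfrak c}\le z(X\times X)$.

*Proof.* We want a Lindelöf space whose square contains a large clopen discrete set.

**Step 1: a Bernstein partition.** This step provides the sets. There are $\mathfrak c$ uncountable closed subsets of $\mathbb R$, each of cardinality $\mathfrak c$. List them as $(H_\alpha)_{\alpha<\mathfrak c}$, and at stage $\alpha$ choose three distinct points $a_\alpha,a'_\alpha,c_\alpha\in H_\alpha$ not chosen before, which is possible since fewer than $\mathfrak c$ points have been used. Put the $a'_\alpha$ into $A'$, the $c_\alpha$ into $C$, and all other reals into $A$. Then $A,A',C$ partition $\mathbb R$, each meets every uncountable closed set, and $|C|=\mathfrak c$.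

Let $X_1=A\cup C$ and $X_2=A'\cup C$, topologized by the Euclidean-open traces together with all singletons $\{c\}$, $c\in C$. So the open sets of $X_i$ are the sets $(O\cap X_i)\cup T$ with $O$ Euclidean-open and $T\subseteq C$. Let $X=X_1\oplus X_2$.

**Step 2: $X$ is Tychonoff and Lindelöf.** This step will limit the cozero sets of $X$. Each $X_i$ is Hausdorff, since its topology refines the Euclidean one. It is regular: singletons of points of $C$ are clopen, and the other points have neighborhood bases $[x-\varepsilon,x+\varepsilon]\cap X_i$ of closed sets.

To see that $X_1$ is Lindelöf, take an open cover. Each point of $A$ lies in an interval $I$ with rational endpoints for which $I\cap X_1$ is contained in a member of the cover. There are only countably many such intervals. Choose one member for each of them, and let $O\supseteq A$ be the union of the intervals. Countably many members then cover $O\cap X_1$. The closed set $\mathbb R\setminus O$ misses $A$, so it is countable, and countably many further members cover $X_1\setminus O$. The same argument with $A'$ works for $X_2$. So $X$ is regular and Lindelöf, hence normal, hence Tychonoff. It has a base $\mathcal B$ of cardinality $\mathfrak c$: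 traces of rational intervals, and singletons of points of $C$.

**Step 3: $z(X)=\mathfrak c$.** A cozero set is an $F_\sigma$ set in a Lindelöf space, hence Lindelöf. Being open, it is a countable union of members of $\mathcal B$. So $z(X)\le\mathfrak c^\omega=\mathfrak c$, and $z(X)\ge\mathfrak c$ by (e).

**Step 4: $z(X\times X)\ge2^{\mathfrak c}$.** Consider the clopen subspace $X_1\times X_2$ of $X\times X$ and its subset $\{(c,c):c\in C\}$. This subset consists of isolated points, because $\{c\}$ is open in both $X_1$ and $X_2$. Since $X_1\cap X_2=C$, it equals $\{(x,y)\in X_1\times X_2:x=y\}$, which is closed because both topologies refine the Euclidean one. So it is a clopen discrete subspace, and each of its subsets is clopen in $X\times X$, hence cozero. As $|C|=\mathfrak c$, $z(X\times X)\ge2^{\mathfrak c}$. $\blacksquare$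

For this $X$, the bound $w(X,\mathcal U)\le z(X\times X)$ has a right-hand side of at least $2^{\mathfrak c}$, whereas the Main Theorem gives $w(X,\mathcal U)\le\mathfrak c$ for every compatible $\mathcal U$.
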